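# Existence of weighted limits forces their preservation

## 1. Pullbacks out of products and equalizers

Let $\mathcal A$ be an ordinary category with binary products and equalizers, and let $f\colon a\to c$ and $g\colon b\to c$ be two arrows of $\mathcal A$. Form the product $a\times b$ with projections $\pi_1,\pi_2$, and the equalizer $e\colon p\to a\times b$ of $f\pi_1$ and $g\pi_2$. A map $x\to p$ is the same thing as a map $h\colon x\to a\times b$ with $f\pi_1h=g\pi_2h$, that is, a pair $s\colon x\to a$, $t\colon x\to b$ with $fs=gt$. So $p$ is a pullback of $f$ and $g$, and $\mathcal A$ has pullbacks.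

Now let $J\colon\mathcal A\to\mathcal A'$ preserve binary products and equalizers. Then $J(a\times b)$ is a product of $Ja$ and $Jb$ with projections $J\pi_1,J\pi_2$, and $Je$ is an equalizer of $J(f)J(\pi_1)$ and $J(g)J(\pi_2)$. The computation of the first paragraph, repeated in $\mathcal A'$, shows that $Jp$ is a pullback of $Jf$ and $Jg$. So $J$ preserves pullbacks.

We have seen two facts: binary products and equalizers force pullbacks to *exist*, and functors that preserve binary products and equalizers must *preserve* pullbacks. Both came from one formula. Suppose we are told only the first kind of fact, for some list of limits and one further kind of limit: every category with the limits on the list has the further limit. No formula is given, and the reason could vary from category to category. Must every functor that preserves the limits on the list preserve the further one?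

Existence can certainly be forced without being preserved in a neighboring situation. A partially ordered set in which every subset has a join also has all meets, since the meet of a subset is the join of its lower bounds. Yet the map $h\colon P(\{1,2\})\to\{0<1\}$ with $h(T)=1$ iff $T\neq\varnothing$ preserves all joins, while $h(\{1\}\cap\{2\})=0$ and $h(\{1\})\wedge h(\{2\})=1$. This does not answer our question, because joins are colimits and meets are limits, and the question compares limits with limits. It does show that existence alone carries no evident information about preservation.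

## 2. Weighted limits and the saturation of a class of weights

Throughout, $V$ is a Bénabou cosmos: a complete and cocomplete closed symmetric monoidal category, with tensor product $\otimes$, unit $I$ and initial object $0$. "Small" refers to a fixed universe; the underlying ordinary category $V_0$ is locally small and has small limits and colimits. A $V$-category may have a non-small class of objects, as $V$ itself typically does. Since $V$ is closed, $X\otimes-$ preserves colimits, so $X\otimes 0\cong0\cong0\otimes X$. For small $K$ we have the $V$-category $[K^{\mathrm{op}},V]$ of presheaves; a *map* in a $V$-category is an arrow of its underlying ordinary category, so a map of presheaves is a $V$-natural transformation.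

**Definition 1 (weighted limit).** A *weight* is a $V$-functor $\Phi\colon D\to V$ with $D$ small. The limit of $S\colon D\to C$ weighted by $\Phi$ is an object $\{\Phi,S\}$ of $C$ with isomorphisms $C(c,\{\Phi,S\})\cong[D,V](\Phi,C(c,S-))$, $V$-natural in $c$.

For $V=\mathrm{Set}$, $D$ the shape $\bullet\to\bullet\leftarrow\bullet$ and $\Phi$ constant at a one-point set, this is the pullback. For $V=\mathrm{Set}$, $D=1$ and $\Phi=2$ a two-element set, a diagram is an object $x$ and the formula reads $C(c,\{2,x\})\cong C(c,x)^2$, so the limit is $x\times x$.

**Definition 2 (saturation).** Let $\mathcal X$ be a class of weights, whose domains may differ. A $V$-category is *$\mathcal X$-complete* if it admits all $\Phi$-weighted limits for all $\Phi\in\mathcal X$. A $V$-functor between $\mathcal X$-complete $V$-categories is *$\mathcal X$-continuous* if it preserves all these limits. The *saturation* of $\mathcal X$ is the class of all weights $\Phi\colon D\to V$ with $D$ small such that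

1. any $\mathcal X$-complete $V$-category admits $\Phi$-weighted limits, and
2. any $\mathcal X$-continuous $V$-functor preserves $\Phi$-weighted limits.

For instance, with $V=\mathrm{Set}$ and $\mathcal X$ consisting of the weights for binary products and equalizers, Section 1 says that the pullback weight is in the saturation of $\mathcal X$. The nLab page "Saturated classes of limits" states as an open question whether condition 2 follows from condition 1 in general. The talk proves that it does.

**Theorem 1.** For every Bénabou cosmos $V$, every class $\mathcal X$ of small $V$-weights and every weight $\Phi\colon D\to V$ with $D$ small: if every $\mathcal X$-complete $V$-category admits $\Phi$-weighted limits, then every $\mathcal X$-continuous $V$-functor preserves $\Phi$-weighted limits.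

**Corollary.** For classes $\mathcal X,\mathcal Y$ of small weights, every $\mathcal X$-complete $V$-category is $\mathcal Y$-complete if and only if $\mathcal Y$ is contained in the saturation of $\mathcal X$. So the saturation is determined by the class of $\mathcal X$-complete $V$-categories alone.

*Proof of the Corollary from Theorem 1.* If $\mathcal Y$ is contained in the saturation, then condition 1 for each $\Phi\in\mathcal Y$ says that $\mathcal X$-complete $V$-categories are $\mathcal Y$-complete. Conversely, if every $\mathcal X$-complete $V$-category is $\mathcal Y$-complete, then each $\Phi\in\mathcal Y$ satisfies condition 1, hence condition 2 by Theorem 1. $\square$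

**Passage to colimits.** Presheaves are more comfortable with colimits. The limit $\{\Phi,S\}$ in $C$ is the same as the colimit $\Phi*S^{\mathrm{op}}$ in $C^{\mathrm{op}}$, with $\Phi$ regarded as a $V$-functor $(D^{\mathrm{op}})^{\mathrm{op}}\to V$. Replacing every $D$ by $D^{\mathrm{op}}$ and every $C$ by $C^{\mathrm{op}}$ turns every statement above into one about colimits. From now on a weight is a $V$-functor $\Phi\colon D^{\mathrm{op}}\to V$ with $D$ small.

**Definition 3 (weighted colimit, unit, preservation).** A colimit $\Phi*S$ of $S\colon D\to C$ is an object $t$ with a map $\eta\colon\Phi\to C(S-,t)$, its *unit*, such that for all $c\in C$ the induced map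
$$C(t,c)\longrightarrow[D^{\mathrm{op}},V](\Phi,C(S-,c))\tag{1}$$
is invertible. A $V$-functor $J\colon C\to C'$ preserves it if the composite $\Phi\to C(S-,t)\to C'(JS-,Jt)$, called the *$J$-image* of $\eta$, is again a unit. *$\mathcal X$-cocomplete* and *$\mathcal X$-cocontinuous* are the duals of the notions of Definition 2; in particular, $\mathcal X$-cocontinuous functors go between $\mathcal X$-cocomplete $V$-categories.

For $V=\mathrm{Set}$, $D=1$, $\Phi=2$, the unit is a pair of maps $x\rightrightarrows t$, and (1) says that it makes $t$ a coproduct $x+x$. For $D=\varnothing$ and any $V$, there is exactly one weight, and (1) says $C(t,c)\cong1$, the terminal object of $V$: the colimit is an initial object.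

**Definition 4.** For small $K$, let $\mathcal X^*(K)\subseteq[K^{\mathrm{op}},V]$ be the full subcategory of the weights $W$ such that every $\mathcal X$-cocomplete $V$-category admits $W$-colimits and every $\mathcal X$-cocontinuous $V$-functor preserves them.

It is replete (closed under isomorphism), because isomorphic weights have the same colimits. Any member of $\mathcal X$ with domain $K^{\mathrm{op}}$ lies in $\mathcal X^*(K)$. Theorem 1 now reads:

**Theorem 1 (colimit form).** If every $\mathcal X$-cocomplete $V$-category admits $\Phi$-weighted colimits, then every $\mathcal X$-cocontinuous $V$-functor preserves $\Phi$-weighted colimits; that is, $\Phi\in\mathcal X^*(D)$.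

We shall use these textbook facts, where $K$, $K'$, $M$ are small.

- Yoneda: $[K^{\mathrm{op}},V](K(-,x),Q)\cong Q(x)$; and $W*Y\cong W$ for the Yoneda functor $Y\colon K\to[K^{\mathrm{op}},V]$.
- $[K^{\mathrm{op}},V]$ has all small weighted colimits; thus for $G\colon M^{\mathrm{op}}\to V$ and $H\colon M\to[K^{\mathrm{op}},V]$ we have $[K^{\mathrm{op}},V](G*H,Q)\cong[M^{\mathrm{op}},V](G,[K^{\mathrm{op}},V](H-,Q))$.
- For $k\colon K\to K'$, left Kan extension $\mathrm{Lan}_k\colon[K^{\mathrm{op}},V]\to[K'^{\mathrm{op}},V]$, given by $(\mathrm{Lan}_kW)(x)=\int^{e}K'(x,e)\otimes W(e)$, is left adjoint to restriction along $k$. As a left adjoint it preserves all weighted colimits. If $k$ is fully faithful, then $\mathrm{Lan}_kW$ restricts back to $W$ and $\mathrm{Lan}_k$ is $V$-fully faithful.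
- If a full subcategory contains a colimit computed in the ambient $V$-category, this is also the colimit in the subcategory.

## 3. The empty class over Set

Take $V=\mathrm{Set}$ and $\mathcal X=\varnothing$. Every category is $\mathcal X$-cocomplete and every functor between categories is $\mathcal X$-cocontinuous. A weight on $D=1$ is a set $W$, and a $W$-colimit of $x$ is an object $t$ with $C(t,c)\cong C(x,c)^W$.

If $|W|=1$, then $t=x$ works in every category and is preserved by every functor. If $|W|\ne1$, consider the group $\mathbb Z/2$ as a category with one object $x$. The only candidate is $t=x$, and we would need a bijection between a set with $2$ elements and one with $2^{|W|}$ elements, which is impossible. So here already existence fails, and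
$$\mathcal X^*(1)=\{\text{one-element sets}\}\qquad(V=\mathrm{Set},\ \mathcal X=\varnothing).\tag{2}$$
Theorem 1 holds in this case. We found a category that detects bad weights, but we guessed it. The proof has to produce such a category from $\mathcal X$ and $\Phi$ alone.

## 4. Closure of the saturation under colimits and Kan extension

The following lemma is standard (essentially Albert–Kelly). It tells us how to manufacture $\mathcal X$-cocomplete $V$-categories out of weights.

**Lemma 1.** Let $K$ be small.

(a) Representables lie in $\mathcal X^*(K)$.

(b) If $G\colon M^{\mathrm{op}}\to V$ is in $\mathcal X$ and $H\colon M\to[K^{\mathrm{op}},V]$ takes values in $\mathcal X^*(K)$, then $G*H\in\mathcal X^*(K)$. Hence $\mathcal X^*(K)$ is $\mathcal X$-cocomplete and its inclusion in $[K^{\mathrm{op}},V]$ is $\mathcal X$-cocontinuous.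

(c) Let $k\colon K\to K'$ be a $V$-functor between small $V$-categories, $W\in[K^{\mathrm{op}},V]$ and $T\colon K'\to B$. Then $(\mathrm{Lan}_kW)*T$ and $W*Tk$ are the same colimit: each exists iff the other does, with corresponding units, and a functor preserves one iff it preserves the other. In particular $W\in\mathcal X^*(K)$ implies $\mathrm{Lan}_kW\in\mathcal X^*(K')$.

*Proof of (a).* For $T\colon K\to B$, Yoneda gives $[K^{\mathrm{op}},V](K(-,x),B(T-,b))\cong B(Tx,b)$. So $Tx$ is the colimit $K(-,x)*T$, with unit $K(-,x)\to B(T-,Tx)$ the action of $T$ on homs. The $J$-image of this unit is the action of $JT$ on homs, which is the unit of $K(-,x)*JT$. So every $V$-functor preserves it.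

*Proof of (b).* **Existence.** We first show that $\mathcal X$-cocomplete $V$-categories have $(G*H)$-colimits. Let $T\colon K\to B$ with $B$ $\mathcal X$-cocomplete. Since $Hm\in\mathcal X^*(K)$, the colimit $Hm*T$ exists for each $m$; let $\eta_m\colon Hm\to B(T-,Hm*T)$ be its unit. We have $B(Hm*T,b)\cong[K^{\mathrm{op}},V](Hm,B(T-,b))$, and the right side is $V$-functorial in $m$ and $b$. By representability with parameters, the objects $Hm*T$ form a $V$-functor $H{*}T\colon M\to B$ for which these isomorphisms are $V$-natural in $m$ as well. Since $G\in\mathcal X$, the colimit $c=G*(H{*}T)$ exists in $B$; let $\zeta\colon G\to B((H{*}T)-,c)$ be its unit. Then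
$$\begin{aligned}B(c,b)&\cong[M^{\mathrm{op}},V](G,B((H{*}T)-,b))\\&\cong[M^{\mathrm{op}},V](G,[K^{\mathrm{op}},V](H-,B(T-,b)))\\&\cong[K^{\mathrm{op}},V](G*H,B(T-,b)).\end{aligned}\tag{3}$$
So $c=(G*H)*T$. Its unit corresponds to the composite
$$G\xrightarrow{\ \zeta\ }B((H{*}T)-,c)\longrightarrow[K^{\mathrm{op}},V](H-,B(T-,c)),\tag{4}$$
where the second map is precomposition with the units $\eta_m$.

**Preservation.** Next we show that an $\mathcal X$-cocontinuous $J\colon B\to B'$ preserves this colimit. The $J$-image of the unit of $(G*H)*T$ corresponds to (4) followed by the action of $J$, which lands in $[K^{\mathrm{op}},V](H-,B'(JT-,Jc))$. The square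
$$\begin{array}{ccc}B(Hm*T,c)&\longrightarrow&[K^{\mathrm{op}},V](Hm,B(T-,c))\\ \downarrow&&\downarrow\\ B'(J(Hm*T),Jc)&\longrightarrow&[K^{\mathrm{op}},V](Hm,B'(JT-,Jc))\end{array}$$
commutes, where the vertical maps are given by $J$, the top map by $\eta_m$ and the bottom map by the $J$-image of $\eta_m$: this is functoriality of $J$, in the form $J(f\circ\eta_m)=J(f)\circ J(\eta_m)$. So the $J$-image of the unit corresponds to
$$G\longrightarrow B'(J(H{*}T)-,Jc)\longrightarrow[K^{\mathrm{op}},V](H-,B'(JT-,Jc)),$$
where the first map is the $J$-image of $\zeta$ and the second is precomposition with the $J$-images of the $\eta_m$. Since $Hm\in\mathcal X^*(K)$, the $J$-images of the $\eta_m$ are units of the colimits $Hm*JT$; they are $V$-natural in $m$, so $J(H{*}T)$ serves as $H{*}JT$. Since $G\in\mathcal X$, the $J$-image of $\zeta$ is a unit of $G*J(H{*}T)$. By (3) and (4) with $JT$ in place of $T$, the displayed composite corresponds to a unit of $(G*H)*JT$. Hence $G*H\in\mathcal X^*(K)$.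

**The subcategory.** Finally, for $H\colon M\to\mathcal X^*(K)$ and $G\in\mathcal X$, the colimit $G*H$ formed in $[K^{\mathrm{op}},V]$ lies in the full subcategory $\mathcal X^*(K)$, so it is the colimit there, and the inclusion preserves it.

*Proof of (c).* The adjunction gives
$$[K'^{\mathrm{op}},V](\mathrm{Lan}_kW,B(T-,b))\cong[K^{\mathrm{op}},V](W,B(Tk-,b)),$$
$V$-naturally in $b$. So an object represents one side iff it represents the other, and the units correspond under the adjunction. For $J\colon B\to B'$, composing a map $\mathrm{Lan}_kW\to B(T-,t)$ with $B(T-,t)\to B'(JT-,Jt)$ corresponds under the adjunction to composing $W\to B(Tk-,t)$ with the restriction of the latter map along $k$. So $J$-images of corresponding units correspond, and one is a unit iff the other is. If $W\in\mathcal X^*(K)$, then in $\mathcal X$-cocomplete $B$ every $W*Tk$ exists and is preserved by $\mathcal X$-cocontinuous functors; hence so is every $(\mathrm{Lan}_kW)*T$. $\square$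

## 5. The colimit of the Yoneda functor in $\mathcal X^*(D)$

Lemma 1 suggests a first test category. By (b), $\mathcal X^*(D)$ is $\mathcal X$-cocomplete, and by (a) the Yoneda functor lands in it: $Y\colon D\to\mathcal X^*(D)$. If condition 1 holds for $\Phi$, then $F=\Phi*Y$ exists in $\mathcal X^*(D)$, and its unit is a map
$$\eta\colon\Phi\to\mathcal X^*(D)(Y-,F)\cong F .$$
In all of $[D^{\mathrm{op}},V]$ the colimit $\Phi*Y$ is $\Phi$. If $\eta$ were invertible, we would get $\Phi\cong F\in\mathcal X^*(D)$ and be done.

What we know is that for $G\in\mathcal X^*(D)$ every map $\Phi\to G$ factors uniquely through $\eta$. To get a map $F\to\Phi$ back, we would like to factor $1_\Phi$, that is, to take $G=\Phi$. That is allowed only if $\Phi\in\mathcal X^*(D)$, which is what we want to prove. The difficulty is real: for $V=\mathrm{Set}$, $\mathcal X=\varnothing$, $D=1$, $\Phi=2$, the category $\mathcal X^*(1)$ of one-element sets does have the $\Phi$-colimit of $Y$, namely $2\to1$, since every map from $2$ to a one-element set factors uniquely through $1$. But $2\notin\mathcal X^*(1)$ by (2). So $\mathcal X^*(D)$ cannot detect whether $\Phi$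 is in the saturation.

We need an $\mathcal X$-cocomplete $V$-category with an object $Y_u$ that the diagram *sees* as $\Phi$, without $\Phi$ being put into $\mathcal X^*(D)$ by force. Representables are always allowed, so we make $\Phi$ the restriction of a representable: we adjoin to $D$ a new object $u$ with $\hom(d,u)=\Phi(d)$, the vertex of a free $\Phi$-cocone.

One such vertex is not enough. Take $V=\mathrm{Set}$, $\mathcal X=\varnothing$, $D=\varnothing$, so that $\Phi$-colimits are initial objects. Adjoining one vertex to $\varnothing$ gives the category $1$, and $\mathcal X^*(1)$, the category of one-element sets, has an initial object: the representable at $u$. The colimit has used the vertex $u$ itself. Yet the empty category has no initial object. The way out is to adjoin so many vertices that any given candidate colimit leaves one of them unused, and to test the candidate against that one.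

## 6. Adjoining free cocone vertices: the $V$-categories $E_A$

Fix $\mathcal X$ and $\Phi\colon D^{\mathrm{op}}\to V$. Let $U$ be a non-small class disjoint from $\mathrm{ob}\,D$, for example a copy of the class of all small ordinals. A small $A\subseteq U$ is never all of $U$, and a union of a small family of small subsets is small.

**Definition 5.** For small $A\subseteq U$, let $E_A$ be the small $V$-category with objects $\mathrm{ob}\,D\sqcup A$, containing $D$ as a full subcategory, with
$$E_A(d,u)=\Phi(d),\quad E_A(u,d)=0,\quad E_A(u,u)=I,\quad E_A(u,v)=0\ (u\ne v)$$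
for $d\in D$ and $u,v\in A$. Composition is that of $D$, the action $\Phi(d)\otimes D(d',d)\to\Phi(d')$, the unit isomorphisms, and the unique maps out of $0$.

The axioms hold. A string of three composable homs with no factor declared to be $0$ runs through objects of one of the forms $dddd$, $dddu$, $dduu$, $duuu$, $uuuu$ (with one and the same $u$), and the associativity axiom there is an axiom for $D$ or for the presheaf $\Phi$, or a coherence of unit isomorphisms. If a factor is $0$, the tensor product is initial and any two maps out of it agree. The unit axioms are treated in the same way.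

For example, let $V=\mathrm{Set}$, let $D$ be discrete on $a,b$, and let $\Phi$ be constant at $1$, so that $\Phi$-colimits are binary coproducts. Then $E_A$ has objects $a,b$ and the $u\in A$, and besides identities it has exactly one arrow $a\to u$ and one arrow $b\to u$ for each $u$: one free cocone for each element of $A$. Also $E_\varnothing=D$ always.

**Presheaves on $E_A$.** A presheaf $F$ on $E_A$ is a triple $(P,(R_v)_{v\in A},(\rho_v)_{v\in A})$, where $P=F|_D\in[D^{\mathrm{op}},V]$, $R_v=F(v)\in V$, and $\rho_v\colon\Phi\otimes R_v\to P$ is an arbitrary $V$-natural map, recording the action of the homs $E_A(d,v)=\Phi(d)$. The action of the other new homs is forced: $E_A(v,v)=I$ acts as the identity, and the homs that are $0$ act by maps out of an initial object. A map $(P,R,\rho)\to(P',R',\rho')$ consists of $p\colon P\to P'$ and $r_v\colon R_v\to R'_v$ with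
$$p\,\rho_v=\rho'_v\,(\Phi\otimes r_v)\qquad(v\in A).\tag{5}$$
In the example above, $F$ is a pair of sets $P(a),P(b)$ together with sets $R_v$ and functions $R_v\to P(a)\times P(b)$.

**Extension by zero.** For small $A\subseteq B$ in $U$, let $L_{AB}\colon[E_A^{\mathrm{op}},V]\to[E_B^{\mathrm{op}},V]$ be left Kan extension along the full inclusion $E_A\subseteq E_B$. On $E_A$ we have $L_{AB}F=F$. For $u\in B\setminus A$,
$$(L_{AB}F)(u)=\int^{e\in E_A}E_B(u,e)\otimes F(e)=0,$$
because $E_B(u,e)=0$ for all $e\in E_A$: such an $e$ is either in $D$ or an element of $A$, hence different from $u$. So $L_{AB}$ is extension by zero; we choose it so on the nose, and then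
$$L_{BB'}L_{AB}=L_{AB'},\qquad (L_{AB}F)|_{E_A}=F.$$
By the recalled facts $L_{AB}$ preserves weighted colimits, is $V$-fully faithful, and restriction
$$[E_B^{\mathrm{op}},V](L_{AB}F,G)\xrightarrow{\ \cong\ }[E_A^{\mathrm{op}},V](F,G|_{E_A})\tag{6}$$
is invertible. By Lemma 1(c), $L_{AB}$ maps $\mathcal X^*(E_A)$ into $\mathcal X^*(E_B)$. We often write $L$ for $L_{AB}$. Two computations will be needed. First, $E_A(u,d)=0$ gives $L_{\varnothing A}D(-,d)=E_A(-,d)$, and similarly $L_{\{u\}B}E_{\{u\}}(-,u)=E_B(-,u)$ if $u\in B$. Second, put
$$\Phi_A:=L_{\varnothing A}\Phi=(\Phi,(0)_{v\in A}).$$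
If $u\in B\setminus A$, then $E_B(-,u)$ equals $\Phi$ on $D$ and $E_B(v,u)=0$ for $v\in A$, so
$$E_B(-,u)|_{E_A}=\Phi_A\qquad(u\in B\setminus A).\tag{7}$$
This identity is what a fresh vertex buys us: a presheaf that does not involve $u$ sees the representable at $u$ as $\Phi_A$.

**Extension of cocones.** Let $S\colon D\to B$ be a $V$-functor, $t\in B$, and $\eta\colon\Phi\to B(S-,t)$ any map. Then $S$ extends to a $V$-functor $\bar S\colon E_A\to B$ with $\bar Su=t$ for all $u\in A$: on homs take $\eta_d\colon E_A(d,u)=\Phi(d)\to B(Sd,t)$, the identity of $t$ on $E_A(u,u)=I$, and the unique maps out of the homs that are $0$. The functor axioms amount to $V$-naturality of $\eta$, unit laws, and equations between maps out of $0$.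

## 7. The test category $\mathcal C$

We now collect all $\mathcal X^*(E_A)$ into a single $V$-category.

**Definition 6.** The objects of $\mathcal C$ are the pairs $(A,F)$ with $A\subseteq U$ small and $F\in\mathcal X^*(E_A)$, and
$$\mathcal C((A,F),(B,G))=[E_{A\cup B}^{\mathrm{op}},V](LF,LG).$$

**Composition.** This step makes $\mathcal C$ a $V$-category. If $W\subseteq U$ is small and contains $A\cup B$, then $L_{AW}F$ is the extension by zero of $L_{A,A\cup B}F$, and $L_{BW}G$ restricts to $L_{B,A\cup B}G$ on $E_{A\cup B}$. So by (6) restriction
$$[E_W^{\mathrm{op}},V](L_{AW}F,L_{BW}G)\xrightarrow{\ \cong\ }\mathcal C((A,F),(B,G))\tag{8}$$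
is invertible. To compose, pass by (8) to a small $W$ containing all the sets involved, compose maps of presheaves on $E_W$, and restrict back. Restriction commutes with composition, so the result does not depend on $W$, and associativity and unit laws hold because they hold over a $W$ large enough for all objects involved.

A map $f\colon(A,F)\to(B,G)$ in $\mathcal C$ has a restriction $f|_D\colon F|_D\to G|_D$, compatible with composition.

**$\mathcal C$ is $\mathcal X$-cocomplete.** This step makes the hypothesis of Theorem 1 applicable to $\mathcal C$. Let $G\colon M^{\mathrm{op}}\to V$ be in $\mathcal X$ and $H\colon M\to\mathcal C$, $Hm=(A_m,F_m)$. Put $B=\bigcup_mA_m$, which is small because $M$ is. By (8), $H'm=L_{A_mB}F_m$ defines a $V$-functor $H'\colon M\to[E_B^{\mathrm{op}},V]$, and its values lie in $\mathcal X^*(E_B)$. By Lemma 1(b), $Z=G*H'\in\mathcal X^*(E_B)$. Its unit is a map $G\to[E_B^{\mathrm{op}},V](H'-,Z)=\mathcal C(H-,(B,Z))$. For $(B',F')\in\mathcal C$ put $B''=B\cup B'$. Since $L_{BB''}$ preserves the colimit $Z$,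
$$\mathcal C((B,Z),(B',F'))=[E_{B''}^{\mathrm{op}},V](LZ,LF')\cong[M^{\mathrm{op}},V](G,[E_{B''}^{\mathrm{op}},V](LH'-,LF'))\cong[M^{\mathrm{op}},V](G,\mathcal C(H-,(B',F'))),$$
the last step by (8), and the isomorphism is induced by the unit of $Z$. So $(B,Z)=G*H$ in $\mathcal C$.

**The diagram $y$.** This step makes $\Phi$-colimits of one particular diagram explicit. Let $y\colon D\to\mathcal C$, $yd=(\varnothing,D(-,d))$; it is an object of $\mathcal C$ by Lemma 1(a). Since $L_{\varnothing B}D(-,d)=E_B(-,d)$, Yoneda gives
$$\mathcal C(yd,(B,G))=[E_B^{\mathrm{op}},V](E_B(-,d),G)\cong G(d),\qquad\text{so}\qquad\mathcal C(y-,(B,G))\cong G|_D,\tag{9}$$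
and composition with a map $f$ of $\mathcal C$ corresponds to composition with $f|_D$. So if $\Psi=(A,F)$ is a $\Phi$-colimit of $y$, its unit is a map $i\colon\Phi\to F|_D$, and for every $(B,G)\in\mathcal C$ each $g\colon\Phi\to G|_D$ is $g=f|_D\circ i$ for a unique $f\colon(A,F)\to(B,G)$.

If $\Phi\in\mathcal X^*(D)$, then $(\varnothing,\Phi)$ with $i=1_\Phi$ is such a colimit, since $\mathcal C((\varnothing,\Phi),(B,G))\cong[D^{\mathrm{op}},V](\Phi,G|_D)$ by (6). Let us also return to the example that defeated a single vertex: $V=\mathrm{Set}$, $\mathcal X=\varnothing$, $D=\varnothing$. Each $E_A$ is discrete, and $\Phi_A$ is the empty presheaf. No $F\in\mathcal X^*(E_A)$ is empty, since an $F$-colimit would then be an initial object, and a discrete category with two objects receives a (constant) functor from $E_A$ but has no initial object. Given $(A,F)\in\mathcal C$ and $u\notin A$, maps from $(A,F)$ to $(\{u\},E_{\{u\}}(-,u))$ are, by (6) and (7), maps from the nonempty $F$ to the empty presheaf; there are none. So $\mathcal C$ has no initial object, as it should.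

## 8. A fresh vertex recovers $\Phi_A$

**Lemma 2.** Let $\Psi=(A,F)\in\mathcal C$ and $i\colon\Phi\to F|_D$ be such that each $g\colon\Phi\to G|_D$ with $(B,G)\in\mathcal C$ factors as $f|_D\circ i$ for *some* $f\colon\Psi\to(B,G)$. Then $j=(i,(0\to F(v))_{v\in A})\colon\Phi_A\to F$ has a retraction in $[E_A^{\mathrm{op}},V]$. If moreover the factorizations are unique, then $j$ is invertible, so $\Phi_A\in\mathcal X^*(E_A)$.

*Proof.* The pair $j$ satisfies (5) because both sides are maps out of $\Phi\otimes0\cong0$; so $j$ is a map of presheaves.

**Step 1.** We construct a map $q\colon F\to\Phi_A$. Since $A$ is small and $U$ is not, choose $u\in U\setminus A$. By Lemma 1(a), $Y_u=(\{u\},E_{\{u\}}(-,u))$ is an object of $\mathcal C$, and its restriction to $D$ is $\Phi$. Apply the hypothesis to $g=1_\Phi\colon\Phi\to Y_u|_D$: there is $f\colon\Psi\to Y_u$ with $f|_D\circ i=1_\Phi$. With $B=A\cup\{u\}$, $f$ is a map $L_{AB}F\to E_B(-,u)$. Restrict it to $E_A$. The source becomes $F$ and, by (7), the target becomes $\Phi_A$. Let $q=f|_{E_A}\colon F\to\Phi_A$.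

In terms of triples: if $F=(P,R,\rho)$, then $f$ consists of $p=f|_D\colon P\to\Phi$, maps $r_v\colon R_v\to0$ for $v\in A$, and the unique map $0\to I$ at $u$, and (5) says that $p\rho_v$ is the composite $\Phi\otimes R_v\to\Phi\otimes0\to\Phi$. This is the condition for $(p,(r_v))$ to be a map $F\to\Phi_A$.

**Step 2.** We check $qj=1$. On $D$ we have $(qj)|_D=f|_D\circ i=1_\Phi$, and at each $v\in A$ the component of $qj$ is an endomorphism of $0$, hence the identity. So $q$ is a retraction of $j$.

**Step 3.** Now suppose factorizations are unique; we show $jq=1$. Both $jq$ and $1_F$ are endomorphisms of $\Psi$ in $\mathcal C$, and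
$$(jq)|_D\circ i=i\circ f|_D\circ i=i=1|_D\circ i .$$
By uniqueness of the factorization of $g=i\colon\Phi\to F|_D$, we get $jq=1$. So $j$ is invertible. Since $F\in\mathcal X^*(E_A)$ and $\mathcal X^*(E_A)$ is replete, $\Phi_A\in\mathcal X^*(E_A)$. $\square$

## 9. Proof of Theorem 1

Assume that every $\mathcal X$-cocomplete $V$-category admits $\Phi$-colimits.

**Step 1.** We put some $\Phi_A$ into the saturation. By Section 7, $\mathcal C$ is $\mathcal X$-cocomplete, so $\Phi*y$ exists in $\mathcal C$. Its universal property gives the hypotheses of Lemma 2 with uniqueness. So there is a small $A\subseteq U$ with $\Phi_A\in\mathcal X^*(E_A)$.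

**Step 2.** We descend from $\Phi_A$ to $\Phi$; for this a diagram on $D$ must be extended to $E_A$, and its own colimit cocone does that. Let $J\colon B\to B'$ be $\mathcal X$-cocontinuous and $S\colon D\to B$. By hypothesis $t=\Phi*S$ exists, with unit $\eta\colon\Phi\to B(S-,t)$. Let $\bar S\colon E_A\to B$ be the extension of $S$ determined by $(t,\eta)$. Since $\Phi_A=L_{\varnothing A}\Phi$ is the left Kan extension of $\Phi$ along $D\subseteq E_A$ and $\bar S$ restricts to $S$ on $D$, Lemma 1(c) says that $t$ is also the colimit $\Phi_A*\bar S$, with unit corresponding to $\eta$. As $\Phi_A\in\mathcal X^*(E_A)$, $J$ preserves $\Phi_A*\bar S$. By Lemma 1(c) again, $J$ preserves $\Phi*S$. $\blacksquare$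

By the duality of Section 2, this proves Theorem 1 as first stated, for limits.

## 10. Two test diagrams

The proof applied the hypothesis to $\mathcal C$ and to every $B$. A closer look shows that one diagram and one map suffice.

**Theorem 2.** The following are equivalent.

(i) $\Phi\in\mathcal X^*(D)$.

(ii) Every $\mathcal X$-cocomplete $V$-category admits $\Phi$-colimits.

(iii) $\Phi*y$ exists in $\mathcal C$, and there is a morphism $\Phi\to F$ in $[D^{\mathrm{op}},V]$ with $F\in\mathcal X^*(D)$.

*Proof.* (i)⇒(ii) holds by definition.

(ii)⇒(iii). The first clause holds because $\mathcal C$ is $\mathcal X$-cocomplete. For the second, $\mathcal X^*(D)$ is $\mathcal X$-cocomplete by Lemma 1(b); let $F$ be the $\Phi$-colimit of $Y\colon D\to\mathcal X^*(D)$ there. Its unit is a map $\Phi\to\mathcal X^*(D)(Y-,F)\cong F$.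

(iii)⇒(i). **Step 1.** We get $\Phi_A$ from the first clause: by Lemma 2, $\Phi_A\in\mathcal X^*(E_A)$ for some small $A$.

**Step 2.** We show that this and a morphism $\Phi\to F$ with $F\in\mathcal X^*(D)$ give $\Phi\in\mathcal X^*(D)$. Extend $Y\colon D\to\mathcal X^*(D)$ along $\Phi\to F\cong\mathcal X^*(D)(Y-,F)$ to $\bar S\colon E_A\to\mathcal X^*(D)$, with $\bar Su=F$ for $u\in A$. Since $\Phi_A\in\mathcal X^*(E_A)$ and $\mathcal X^*(D)$ is $\mathcal X$-cocomplete, $\Phi_A*\bar S$ exists in $\mathcal X^*(D)$, and the $\mathcal X$-cocontinuous inclusion $N\colon\mathcal X^*(D)\to[D^{\mathrm{op}},V]$ preserves it. In $[D^{\mathrm{op}},V]$ this colimit is $\Phi_A*N\bar S\cong\Phi*Y\cong\Phi$, by Lemma 1(c) and Yoneda. So $\Phi$ is isomorphic to an object of $\mathcal X^*(D)$, and lies in it by repleteness. $\square$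

The second clause of (iii) cannot be dropped. Let $\mathcal X$ consist of the weight $0$ on the unit $V$-category, and let $\Phi$ be the weight on $D=\varnothing$, whose colimits are initial objects. For an object $x$ of an $\mathcal X$-cocomplete $V$-category $C$, the colimit $0\otimes x$ satisfies $C(0\otimes x,c)\cong[0,C(x,c)]\cong1$ (here $[0,-]$ is the internal hom of $V$), so it is initial. Thus every nonempty $\mathcal X$-cocomplete $V$-category has an initial object; in particular $\mathcal C$, which contains the objects $Y_u$, has one. But the empty $V$-category is $\mathcal X$-cocomplete and has no initial object. In this example $\Phi_A$ lies in $\mathcal X^*(E_A)$ for some $A$ although $\Phi$ is not in $\mathcal X^*(D)$, so the descent from $\Phi_A$ to $\Phi$ does need an input.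

## 11. Weak colimits and retracts

Lemma 2 had a first half that used only existence of factorizations. It classifies the following notion.

**Definition 7.** A pair $(t,\eta\colon\Phi\to C(S-,t))$ is a *weak $\Phi$-colimit* of $S\colon D\to C$ if each $V$-natural $\Phi\to C(S-,c)$ equals $C(S-,f)\eta$ for at least one $f\colon t\to c$.

For $V=\mathrm{Set}$ and $D=\varnothing$ this is a weakly initial object: one that has at least one map to every object. Every nonempty set is weakly initial in the category of nonempty sets.

**Theorem 3.** Every $\mathcal X$-cocomplete $V$-category admits weak $\Phi$-colimits if and only if $\Phi$ is a retract in $[D^{\mathrm{op}},V]$ of an object of $\mathcal X^*(D)$. In that case, each $S\colon D\to B$ with $B$ $\mathcal X$-cocomplete has a weak $\Phi$-colimit that every $\mathcal X$-cocontinuous functor out of $B$ sends to a weak $\Phi$-colimit.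

*Proof.* **Step 1.** We prove "if" and the last claim together. Let $\Phi\xrightarrow{s}F\xrightarrow{r}\Phi$ with $rs=1$ and $F\in\mathcal X^*(D)$, let $S\colon D\to B$ with $B$ $\mathcal X$-cocomplete, and let $\eta\colon F\to B(S-,t)$ be the unit of $F*S$. Given $g\colon\Phi\to B(S-,c)$, there is $f\colon t\to c$ with $B(S-,f)\eta=gr$, so $B(S-,f)\eta s=grs=g$. Hence $(t,\eta s)$ is a weak $\Phi$-colimit of $S$. If $J$ is $\mathcal X$-cocontinuous, then it sends $\eta$ to a unit of $F*JS$, and the same argument shows that the $J$-image of $\eta s$ makes $Jt$ a weak $\Phi$-colimit of $JS$.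

**Step 2.** We prove "only if", first over $E_A$. Since $\mathcal C$ is $\mathcal X$-cocomplete, $y$ has a weak $\Phi$-colimit $(A,F)$ in $\mathcal C$. By (9) it satisfies the hypothesis of the first half of Lemma 2. So there are maps $\Phi_A\to F\to\Phi_A$ in $[E_A^{\mathrm{op}},V]$ with composite $1$, and $F\in\mathcal X^*(E_A)$.

**Step 3.** We transport this retract to $D$. A weak $\Phi$-colimit of $Y\colon D\to\mathcal X^*(D)$ gives a morphism $\Phi\to F_1$ with $F_1\in\mathcal X^*(D)$. Let $\bar S\colon E_A\to\mathcal X^*(D)$ be the corresponding extension of $Y$, and let $N\colon\mathcal X^*(D)\to[D^{\mathrm{op}},V]$ be the inclusion. The functor $(-)*N\bar S\colon[E_A^{\mathrm{op}},V]\to[D^{\mathrm{op}},V]$ preserves retracts, so $\Phi_A*N\bar S$ is a retract of $F*N\bar S$. The first of these is $\Phi*Y\cong\Phi$ by Lemma 1(c) and Yoneda. The second lies in $\mathcal X^*(D)$: since $F\in\mathcal X^*(E_A)$, the colimit $F*\bar S$ exists in $\mathcal X^*(D)$ and is preserved by the $\mathcal X$-cocontinuous $N$. So $\Phi$ is a retract of an object of $\mathcal X^*(D)$. $\square$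

## 12. Small test categories

The category $\mathcal C$ is not small, because $U$ is not. If $\mathcal X$ is a small set, small tests suffice: we only need more vertices than any diagram of a shape from $\mathcal X$ can use up.

**Theorem 4.** Suppose $\mathcal X$ is a small set. If every *small* $\mathcal X$-cocomplete $V$-category admits $\Phi$-colimits, then $\Phi\in\mathcal X^*(D)$.

*Proof.* Let $\lambda$ be an infinite regular (small) cardinal exceeding the number of objects of the domain of each weight in $\mathcal X$.

**Step 1.** We build small $\mathcal X$-cocomplete $V$-categories. For small $K$, let $K_0\subseteq[K^{\mathrm{op}},V]$ be the full subcategory of representables. Let $K_{\alpha+1}$ be the full subcategory consisting of $K_\alpha$ together with one chosen colimit $G*H$, formed in $[K^{\mathrm{op}},V]$, for each $G\colon M^{\mathrm{op}}\to V$ in $\mathcal X$ and each $V$-functor $H\colon M\to K_\alpha$. At limit stages take unions, and put $\hat K=K_\lambda$.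

If $K_\alpha$ is small, a $V$-functor $H\colon M\to K_\alpha$ is given by a function on objects between small sets and, for each pair $m,n$, an arrow $M(m,n)\to K_\alpha(Hm,Hn)$ of the locally small category $V_0$; so for each $M$ there is only a small set of such $H$. As $\mathcal X$ is small, $K_{\alpha+1}$ is small. By induction $\hat K$ is small. For $H\colon M\to\hat K$ with $G\colon M^{\mathrm{op}}\to V$ in $\mathcal X$, each $Hm$ lies in some $K_{\alpha_m}$ with $\alpha_m<\lambda$. As $M$ has fewer than $\lambda$ objects and $\lambda$ is regular, all $Hm$ lie in one $K_\alpha$ with $\alpha<\lambda$, and a colimit $G*H$ lies in $K_{\alpha+1}\subseteq\hat K$. So $\hat K$ is $\mathcal X$-cocomplete, with $\mathcal X$-colimits as in $[K^{\mathrm{op}},V]$. By Lemma 1(a), (b) and induction on $\alpha$, $\hat K\subseteq\mathcal X^*(K)$.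

**Step 2.** We find a morphism from $\Phi$ into $\mathcal X^*(D)$. The hypothesis applied to $\hat D$ and $Y\colon D\to\hat D$ gives a $\Phi$-colimit $F_1$, whose unit is a morphism $\Phi\to F_1$ with $F_1\in\hat D\subseteq\mathcal X^*(D)$.

**Step 3.** We bound the vertices that objects of a small test category can use. Let now $U$ be a set with $|U|=\lambda$, disjoint from $\mathrm{ob}\,D$, and let $E=E_U$, defined as in Section 6. Everything in Section 6 applies to subsets of this $U$. Let $\mathcal Z\subseteq[E^{\mathrm{op}},V]$ be the full subcategory of the presheaves isomorphic to $L_{AU}F'$ for some $A\subseteq U$ with $|A|<\lambda$ and some $F'\in\mathcal X^*(E_A)$. It contains the representables, since $E(-,d)=L_{\varnothing U}D(-,d)$ and $E(-,u)=L_{\{u\}U}E_{\{u\}}(-,u)$.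

It is closed under $\mathcal X$-colimits. Let $G\colon M^{\mathrm{op}}\to V$ be in $\mathcal X$ and $H\colon M\to\mathcal Z$, with $Hm\cong L_{A_mU}F'_m$ as in the definition of $\mathcal Z$. Put $A=\bigcup_mA_m$; by regularity $|A|<\lambda$. Let $H'm=Hm|_{E_A}$, a $V$-functor $M\to[E_A^{\mathrm{op}},V]$. Then $H'm\cong L_{A_mA}F'_m\in\mathcal X^*(E_A)$ by Lemma 1(c). The counit $L_{AU}H'\to H$ of the adjunction between $L_{AU}$ and restriction is $V$-natural in $m$; it is invertible, because each $Hm$ is isomorphic to an extension by zero from $E_A$. So $G*H\cong G*(L_{AU}H')\cong L_{AU}(G*H')$, and $G*H'\in\mathcal X^*(E_A)$ by Lemma 1(b). Hence $G*H\in\mathcal Z$. By induction along the construction of Step 1, $\hat E\subseteq\mathcal Z$.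

**Step 4.** We run the argument of Lemma 2 in $\hat E$. By hypothesis the diagram $d\mapsto E(-,d)$ has a $\Phi$-colimit $\Psi$ in $\hat E$. Replacing $\Psi$ by an isomorphic presheaf, which does not affect maps between it and objects of $\hat E$, we may write $\Psi=L_{AU}F$ with $|A|<\lambda$ and $F\in\mathcal X^*(E_A)$. By Yoneda its unit is a map $i\colon\Phi\to\Psi|_D=F|_D$, and for $G\in\hat E$ each $\Phi\to G|_D$ is $f|_D\circ i$ for a unique $f\colon\Psi\to G$; the same unique factorization holds for $G=\Psi$, by the isomorphism. Let $j\colon\Phi_A\to F$ be the map with $j|_D=i$ and components $0\to F(v)$.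

Since $|A|<|U|$, choose $u\in U\setminus A$. The representable $E(-,u)$ is in $\hat E$ and restricts to $\Phi$ on $D$, so there is $f\colon\Psi\to E(-,u)$ with $f|_D\circ i=1_\Phi$. As in (7), $E(-,u)|_{E_A}=\Phi_A$, so $q=f|_{E_A}$ is a map $F\to\Phi_A$. Then $qj$ is the identity on $D$ and an endomorphism of $0$ at each $v\in A$, so $qj=1$. Also $L_{AU}(jq)$ and $1$ are endomorphisms of $\Psi$ whose restrictions to $D$, composed with $i$, both give $i$. By uniqueness $L_{AU}(jq)=1$, and restricting to $E_A$ gives $jq=1$. So $F\cong\Phi_A$, and $\Phi_A\in\mathcal X^*(E_A)$.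

**Step 5.** We descend to $D$. We have $\Phi_A\in\mathcal X^*(E_A)$ from Step 4 and a morphism $\Phi\to F_1$ with $F_1\in\mathcal X^*(D)$ from Step 2. Step 2 of the proof of (iii)⇒(i) in Theorem 2 uses only these two facts, and it gives $\Phi\in\mathcal X^*(D)$. $\square$
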